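\title{A uniform algebra whose Apostol algebra is not regular}

\begin{abstract}
The Apostol algebra of a commutative Banach algebra consists of the elements whose multiplication operators are decomposable. We show that it need not be regular: there is a unital uniform algebra on a compact metrizable space whose Apostol algebra is isometrically isomorphic to the disc algebra. More generally, for every nonempty compact set $K\subset\mathbb C$ the algebra $R(K)$ occurs as an Apostol algebra, and it is the smallest one that can contain an element with spectrum $K$ in a unital uniform algebra. The example is an algebra of functions on a space fibered over $K$. Countably many free disc variables make the base coordinate decomposable, and a lifting of annihilating measures shows that they add no new functions of the base coordinate when the radii of the discs grow fast enough.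
\end{abstract}

\section{Introduction}\label{sec:intro}

A bounded linear operator $T$ on a complex Banach space $\mathcal X$ is \emph{decomposable} if for every open cover $\{U,V\}$ of $\mathbb C$ there are closed $T$-invariant subspaces $Y,Z\subset\mathcal X$ such that
\[
Y+Z=\mathcal X,\qquad \sigma(T|_Y)\subset U,\qquad \sigma(T|_Z)\subset V .
\]
The spectrum of the operator on the zero space is empty. Thus $T$ is decomposable when every cut of the plane into two overlapping open pieces can be followed by a cut of the space.

Let $\mathcal A$ be a commutative complex Banach algebra, and for $a\in\mathcal A$ let $L_a\colon\mathcal A\to\mathcal A$ be the multiplication operator $L_ax=ax$. The \emph{Apostol algebra} of $\mathcal A$ is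
\[
\mathrm{Dec}_{\mathcal A}(\mathcal A)=\{a\in\mathcal A: L_a\text{ is decomposable on }\mathcal A\}.
\]
It is a subalgebra of $\mathcal A$. We shall not need this fact, since the Apostol algebras that we consider are computed explicitly.

For a commutative complex algebra $\mathcal B$, with no norm or unit assumed, let $\Delta(\mathcal B)$ be the set of \emph{characters}, that is, nonzero multiplicative linear functionals on $\mathcal B$. It carries the Gelfand (weak-$*$) topology of pointwise convergence on $\mathcal B$, which is Hausdorff. The algebra $\mathcal B$ is \emph{regular} if for every closed set $F\subset\Delta(\mathcal B)$ and every $\varphi\in\Delta(\mathcal B)\setminus F$ there is $b\in\mathcal B$ with $\varphi(b)\ne0$ and $\psi(b)=0$ for all $\psi\in F$.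

\medskip
\noindent\textbf{Question.} \emph{Is $\mathrm{Dec}_{\mathcal A}(\mathcal A)$, regarded as a commutative algebra in its own right, regular for every commutative Banach algebra $\mathcal A$?}
\medskip

We take this question from \cite{source}; it is stated in the literature as open. To see which answer to expect, we look at the two simplest algebras of functions. By a \emph{unital uniform algebra} on a compact Hausdorff space $X$ we mean a closed subalgebra of $C(X)$ that contains the constants, with the supremum norm. The \emph{disc algebra} $A(\overline{\mathbb D})$ consists of the continuous functions on the closed unit disc that are holomorphic on the open disc $\mathbb D$.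

\begin{example}\label{ex:extremes}
Let $\mathcal A$ be a unital uniform algebra on $X$, let $a\in\mathcal A$, and suppose that $\theta\circ a\in\mathcal A$ for all $\theta\in C(K)$, where $K=a(X)$. Then $L_a$ is decomposable. Indeed, given $\{U,V\}$, the compact sets $K\setminus U$ and $K\setminus V$ are disjoint, so there is $\theta\in C(K)$ with $E=\operatorname{supp}\theta\subset U$ and $F=\operatorname{supp}(1-\theta)\subset V$. Let $Y$ and $Z$ consist of the $g\in\mathcal A$ that vanish on $a^{-1}(K\setminus E)$ and on $a^{-1}(K\setminus F)$, respectively. Then $Y+Z=\mathcal A$, because $g=(\theta\circ a)g+(1-\theta\circ a)g$. For $\lambda\notin E$ extend $z\mapsto(z-\lambda)^{-1}$ from $E$ to some $\eta\in C(K)$; multiplication by $\eta\circ a$ inverts $L_a-\lambda$ on $Y$. So $\sigma(L_a|_Y)\subset E\subset U$, and in the same way $\sigma(L_a|_Z)\subset F\subset V$.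

In particular the Apostol algebra of $C(X)$ is $C(X)$, which is regular: its characters are the point evaluations, and Urysohn's lemma applies. At the other extreme, the identity theorem shows that the Apostol algebra of $A(\overline{\mathbb D})$ is $\mathbb C1$ (Lemma~\ref{lem:discs}(a) below), which has one character and is regular as well.
\end{example}

Decomposability and regularity both come from partitions of unity, and both are destroyed by analytic structure. One would therefore guess that the answer is yes. The weak point of this guess is the following. A decomposition $Y+Z=\mathcal A$ for $L_a$ splits the unit as $1=y+w$, and $y,w$ do behave like a partition of unity subordinate to $a^{-1}(U)$, $a^{-1}(V)$. But they are elements of $\mathcal A$, and nothing in the definition asks that $L_y$ and $L_w$ be decomposable. Regularity of $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ needs separating elements inside $\mathrm{Dec}_{\mathcal A}(\mathcal A)$. Our example exploits this difference, and the answer to the Question is no.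

\begin{theorem}\label{thm:disc}
There are a unital uniform algebra $\mathcal A$ on a compact metrizable space $X$ and a continuous surjection $p\colon X\to\overline{\mathbb D}$ with
\[
\mathrm{Dec}_{\mathcal A}(\mathcal A)=\{f\circ p: f\in A(\overline{\mathbb D})\}.
\]
In particular $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ is not regular.
\end{theorem}

The algebra $\mathcal A$ is unital, semisimple and separable, so none of these hypotheses rescues regularity. Theorem~\ref{thm:disc} is a case of a statement about arbitrary compact plane sets. For compact $K\subset\mathbb C$ let $R(K)$ be the uniform closure on $K$ of the rational functions with poles off $K$. One has $R(\overline{\mathbb D})=A(\overline{\mathbb D})$: uniform limits of holomorphic functions are holomorphic, and $f\in A(\overline{\mathbb D})$ is the uniform limit as $\rho\uparrow1$ of the functions $f(\rho z)$, each of which is the uniform limit of its Taylor polynomials.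

\begin{theorem}\label{thm:general}
Let $K\subset\mathbb C$ be nonempty and compact.
\begin{itemize}
\item[(a)] There are a unital uniform algebra $\mathcal A_K$ on a compact metrizable space $X$ and a continuous surjection $p\colon X\to K$, $p\in\mathcal A_K$, with $\sigma(p)=K$ and
\[
\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)=\{f\circ p: f\in R(K)\}\cong R(K)
\]
isometrically. So this Apostol algebra is regular if and only if $R(K)$ is regular.
\item[(b)] Every regular subalgebra of $\mathcal A_K$ is contained in $\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)$. For $K=\overline{\mathbb D}$, every regular subalgebra of $\mathcal A_K$ is contained in $\mathbb C1$.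
\item[(c)] If $\mathcal A$ is any unital uniform algebra, $a\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$ and $\sigma(a)=K$, then $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ contains $\{f(a):f\in R(K)\}\cong R(K)$.
\item[(d)] The following are equivalent: \emph{(i)} $R(K)$ is regular; \emph{(ii)} for every unital uniform algebra $\mathcal A$, every $a\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$ with $\sigma(a)=K$ lies in a closed regular subalgebra of $\mathcal A$ containing $1$.
\end{itemize}
\end{theorem}

The functional calculus $f\mapsto f(a)$ in (c) is recalled in Lemma~\ref{lem:RK}. By (c), the algebra $\mathcal A_K$ has the smallest Apostol algebra that is possible for a unital uniform algebra with a decomposable element of spectrum $K$. In (b) the subalgebras need be neither closed nor unital.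

The construction starts from the rational functions of a variable $z\in K$. For each member $(P_j,Q_j)$ of a countable family of pairs of separated open sets we adjoin a variable $w_j$ that is $0$ over $P_j$, is $1$ over $Q_j$, and ranges freely over a disc of radius $R_j$ over the gap between them. Three things must be proved. The variables $w_j$ make the base coordinate decomposable. The discs in the fibers force every decomposable element to be a function of $z$ alone. The algebra contains no function of $z$ outside $R(K)$. The first two hold for all radii (Section~\ref{sec:construction}); the third fails for bounded radii (Remark~\ref{rem:bounded}) and holds when the radii grow fast enough (Section~\ref{sec:measures}). Section~\ref{sec:onegap} works out the case of one variable $w$, where the role of the radius is already visible.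

Throughout, $D(\alpha,\rho)$ and $\overline D(\alpha,\rho)$ are open and closed discs, $dA$ is area measure, and $\bar\partial=\partial/\partial\bar z=\frac12(\partial_x+i\partial_y)$.

\section{Multiplication operators on a uniform algebra}\label{sec:tools}

In this section $\mathcal A$ is a unital uniform algebra on a compact Hausdorff space $X$. For $a\in\mathcal A$, $\sigma(a)$ is the spectrum of $a$ in $\mathcal A$; it contains $a(X)$. We write $\{a\in E\}$ for $\{x\in X:a(x)\in E\}$. We use the basic facts of Gelfand theory: in a unital commutative Banach algebra $\mathcal M$ characters are continuous and send $1$ to $1$, and $\sigma(b)=\{\psi(b):\psi\in\Delta(\mathcal M)\}$ for $b\in\mathcal M$. Since $\|a^n\|=\|a\|^n$ for the supremum norm, the norm of $a\in\mathcal A$ equals its spectral radius.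

\subsection*{Division}
To bound the spectrum of $L_a$ on a closed subspace it is enough to divide algebraically on a dense subspace; the supremum norm supplies the estimate.

\begin{lemma}\label{lem:division}
Let $a\in\mathcal A$, let $E\subset\mathbb C$ be closed, and let $I\subset\mathcal A$ be a linear subspace with $aI\subset I$. Suppose that $I\subset(a-\lambda)I$ for every $\lambda\notin E$. Then every $h\in I$ vanishes on $\{a\notin E\}$, and $\sigma(L_a|_{\overline I})\subset E$. In particular, if $Y$ is a closed $L_a$-invariant subspace, then every $y\in Y$ vanishes on $\{a\notin\sigma(L_a|_Y)\}$.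
\end{lemma}

\begin{proof}
Let $h\in I$ and $x\in X$ with $a(x)\notin E$. Write $h=(a-a(x))h'$ with $h'\in I$; then $h(x)=0$. If $E=\emptyset$, this gives $I=\{0\}$ and we are done. Otherwise fix $\lambda\notin E$ and put $\delta=\operatorname{dist}(\lambda,E)>0$. For $h\in I$ we have $|(a-\lambda)h|\ge\delta|h|$ on $\{a\in E\}$, and $h=0$ elsewhere. Hence $\|(a-\lambda)h\|\ge\delta\|h\|$ for $h\in I$, and by continuity for $h\in\overline I$. So $(L_a-\lambda)|_{\overline I}$ is bounded below and has closed range. The range contains $I$, so it is $\overline I$, and $\lambda\notin\sigma(L_a|_{\overline I})$. The last statement is the case $I=Y$, $E=\sigma(L_a|_Y)$.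
\end{proof}

\subsection*{The functional calculus of $R(K)$}

\begin{lemma}\label{lem:RK}
Let $K\subset\mathbb C$ be nonempty and compact.
\begin{itemize}
\item[(a)] The map $\lambda\mapsto e_\lambda$, $e_\lambda(f)=f(\lambda)$, is a homeomorphism of $K$ onto $\Delta(R(K))$.
\item[(b)] If $a\in\mathcal A$ and $\sigma(a)=K$, then $r\mapsto r(a)$, defined for rational $r$ with poles off $K$, extends to an isometric unital homomorphism $f\mapsto f(a)$ of $R(K)$ into $\mathcal A$, and $\psi(f(a))=f(\psi(a))$ for all $\psi\in\Delta(\mathcal A)$. In particular $f(a)=f\circ a$ as a function on $X$.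
\end{itemize}
\end{lemma}

\begin{proof}
(a) Let $\varphi\in\Delta(R(K))$ and $\lambda=\varphi(z)$. Then $\lambda\in K$, since otherwise $z-\lambda$ would be invertible in $R(K)$ and yet annihilated by $\varphi$. Multiplicativity gives $\varphi(r)=r(\lambda)$ for rational $r$ with poles off $K$, and continuity gives $\varphi=e_\lambda$. So $\lambda\mapsto e_\lambda$ is a continuous bijection from a compact space onto a Hausdorff space.

(b) For $\psi\in\Delta(\mathcal A)$ we have $\psi(a)\in K$ and $\psi(r(a))=r(\psi(a))$. Hence $\sigma(r(a))=r(K)$, and $\|r(a)\|=\sup_K|r|$ because the norm is the spectral radius. This gives the isometric extension, and the formula for $\psi(f(a))$ follows by continuity. Point evaluations of $X$ are characters, which gives the last claim.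
\end{proof}

The next proposition is Theorem~\ref{thm:general}(c). The difficulty is that the subspaces that decompose $L_a$ need not be invariant under $L_{f(a)}$. We first enlarge them to ideals without enlarging the spectra.

\begin{proposition}\label{prop:calculus}
Let $a\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$, $K=\sigma(a)$ and $f\in R(K)$. Then $f(a)\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$.
\end{proposition}

\begin{proof}
Let $\{U,V\}$ be an open cover of $\mathbb C$. The compact sets $K_U=\{z\in K:f(z)\notin U\}$ and $K_V=\{z\in K:f(z)\notin V\}$ are disjoint, so their complements cover $\mathbb C$. Choose closed $L_a$-invariant subspaces $Y,Z$ with $Y+Z=\mathcal A$, $\sigma(L_a|_Y)\cap K_U=\emptyset$ and $\sigma(L_a|_Z)\cap K_V=\emptyset$.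

\emph{Passing to ideals.} Let $I$ be the linear span of the products $gy$ with $g\in\mathcal A$, $y\in Y$. It is an ideal, and it contains $Y$ because $1\in\mathcal A$. Put $E=K\cap\sigma(L_a|_Y)$ and let $\lambda\notin E$. If $\lambda\notin\sigma(L_a|_Y)$, each $y\in Y$ has the form $(a-\lambda)y'$ with $y'\in Y$, so $gy=(a-\lambda)gy'$ and $I\subset(a-\lambda)I$. If $\lambda\notin K$, then $h=(a-\lambda)\cdot(a-\lambda)^{-1}h$ for $h\in I$ gives the same inclusion. By Lemma~\ref{lem:division}, the closed ideal $Y'=\overline I$ satisfies $\sigma(L_a|_{Y'})\subset E\subset K\setminus K_U$. The same construction gives a closed ideal $Z'\supset Z$ with $\sigma(L_a|_{Z'})\subset K\setminus K_V$, and $Y'+Z'=\mathcal A$.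

\emph{The spectrum of $L_{f(a)}$ on $Y'$.} If $Y'=\{0\}$, the spectrum is empty. Otherwise, by Zorn's lemma, the commuting operators $L_g|_{Y'}$, $g\in\mathcal A$, lie in a maximal commutative subalgebra $\mathcal M$ of the algebra $\mathcal L(Y')$ of bounded operators. By maximality, every operator that commutes with $\mathcal M$ belongs to $\mathcal M$. Hence $\mathcal M$ is closed, contains the identity, and contains the inverse of each of its elements that is invertible in $\mathcal L(Y')$. So $\sigma(T)=\{\varphi(T):\varphi\in\Delta(\mathcal M)\}$ for $T\in\mathcal M$. Let $\varphi\in\Delta(\mathcal M)$. Then $\psi(g)=\varphi(L_g|_{Y'})$ defines a character of $\mathcal A$, with $\psi(a)\in\sigma(L_a|_{Y'})\subset K\setminus K_U$. By Lemma~\ref{lem:RK}(b), $\varphi(L_{f(a)}|_{Y'})=f(\psi(a))\in U$. Thus $\sigma(L_{f(a)}|_{Y'})\subset U$, and the same argument gives $\sigma(L_{f(a)}|_{Z'})\subset V$.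
\end{proof}

\subsection*{Analytic discs}
Let $\mathcal B$ be an algebra of complex functions on a set $X$. An \emph{analytic disc} for $\mathcal B$ is a map $d\colon D\to X$, defined on an open disc $D\subset\mathbb C$, such that $b\circ d$ is holomorphic for every $b\in\mathcal B$. Analytic discs obstruct both decomposability and regularity.

\begin{lemma}\label{lem:discs}
\begin{itemize}
\item[(a)] If $d$ is an analytic disc for the unital uniform algebra $\mathcal A$ and $h\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$, then $h\circ d$ is constant.
\item[(b)] If $\mathcal C$ is a regular algebra of functions on a set $X$, $d$ is an analytic disc for $\mathcal C$ and $c\in\mathcal C$, then $c\circ d$ is constant.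
\end{itemize}
\end{lemma}

\begin{proof}
(a) Suppose that $q=h\circ d$ takes two values $\alpha\ne\beta$, and let $0<2\rho<|\alpha-\beta|$. Put $U=\mathbb C\setminus\overline D(\alpha,\rho)$ and $V=D(\alpha,2\rho)$, and let $Y,Z$ decompose $L_h$ for the cover $\{U,V\}$. By Lemma~\ref{lem:division}, each $y\in Y$ vanishes on $\{h\notin U\}$. So $y\circ d$ vanishes on the open set $q^{-1}(D(\alpha,\rho))$, which is nonempty because $\alpha$ is a value of $q$, and $y\circ d\equiv0$ by the identity theorem. Each $w\in Z$ vanishes on $\{h\notin V\}$, so $w\circ d$ vanishes on the open set $q^{-1}(\mathbb C\setminus\overline D(\alpha,2\rho))$, which is nonempty because $\beta$ is a value of $q$; again $w\circ d\equiv0$. Then $g\circ d\equiv0$ for all $g\in Y+Z=\mathcal A$, which is false for $g=1$.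

(b) Suppose that $q=c\circ d$ is not constant. Its range is open, so there are $\zeta_1,\zeta_2\in D$ with $q(\zeta_1)$, $q(\zeta_2)$ distinct and nonzero. Let $E\subset D$ be a closed disc of positive radius about $\zeta_1$ on which $q$ avoids the values $0$ and $q(\zeta_2)$. For $\zeta\in E\cup\{\zeta_2\}$ the evaluation $\epsilon_\zeta(b)=b(d(\zeta))$ is multiplicative and $\epsilon_\zeta(c)\neq0$, so $\epsilon_\zeta\in\Delta(\mathcal C)$; this is why the value $0$ is avoided, as $\mathcal C$ may have no unit. The map $\zeta\mapsto\epsilon_\zeta$ is continuous, so $F=\{\epsilon_\zeta:\zeta\in E\}$ is compact, hence closed in the Hausdorff space $\Delta(\mathcal C)$. Also $\epsilon_{\zeta_2}\notin F$, since $c$ distinguishes $\epsilon_{\zeta_2}$ from every element of $F$. Regularity gives $b\in\mathcal C$ with $b\circ d=0$ on $E$ and $b(d(\zeta_2))\ne0$, which contradicts the identity theorem.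
\end{proof}

The inclusion $\mathbb D\to\overline{\mathbb D}$ is an analytic disc for every subalgebra of $A(\overline{\mathbb D})$. So (a) shows that only constants are decomposable in $A(\overline{\mathbb D})$, and (b) gives the following.

\begin{corollary}\label{cor:disc}
Every regular subalgebra of $A(\overline{\mathbb D})$ is contained in $\mathbb C1$. In particular $A(\overline{\mathbb D})$ is not regular.
\end{corollary}

\section{One gap}\label{sec:onegap}

What must a unital uniform algebra $\mathcal A$ contain if $a\in\mathcal A$ is decomposable? Let $K_0,K_1\subset\mathbb C$ be disjoint compact sets. Take $Y,Z$ with $Y+Z=\mathcal A$, $\sigma(L_a|_Y)\cap K_1=\emptyset$ and $\sigma(L_a|_Z)\cap K_0=\emptyset$, and write $1=y+w$ with $y\in Y$, $w\in Z$. By Lemma~\ref{lem:division}, $w=0$ on $\{a\in K_0\}$ and $w=1$ on $\{a\in K_1\}$. Moreover $L_a-\lambda$ maps $Z$ onto $Z$ for $\lambda\in K_0$, so $w$ can be divided by $a-\lambda$ as often as we like; the same holds for $1-w$ and $\lambda\in K_1$. We adjoin such a $w$, together with these quotients, to the rational functions on $K$, and we impose nothing else on it.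

Let $K\subset\mathbb C$ be nonempty and compact, let $P,Q\subset\mathbb C$ be bounded open sets with $\overline P\cap\overline Q=\emptyset$, and let $R\ge2$. The compact set $\Omega=K\setminus(P\cup Q)$ is the \emph{gap}. For $z\in K$ put
\[
W(z)=\{0\}\ \text{ if }z\in P,\qquad W(z)=\{1\}\ \text{ if }z\in Q,\qquad W(z)=\overline D(0,R)\ \text{ if }z\in\Omega,
\]
and let $X_1=\{(z,w):z\in K,\ w\in W(z)\}$; see Figure~\ref{fig:gap}. This set is compact: it is cut out of $K\times\overline D(0,R)$ by the conditions ``$z\notin P$ or $w=0$'' and ``$z\notin Q$ or $w=1$'', which are closed because $P$ and $Q$ are open.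

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.9]
\fill[gray!20] (3,-1.4) rectangle (6,1.4);
\draw[very thick] (0,0) -- (3,0);
\draw[dashed] (3,0) -- (6,0);
\draw[very thick] (6,0.6) -- (9,0.6);
\draw[dashed] (3,0.6) -- (6,0.6);
\node[above] at (1.5,0) {$w=0$};
\node[above] at (7.5,0.6) {$w=1$};
\node at (4.5,-0.8) {$|w|\le R$};
\draw[thick] (0,-2) -- (9,-2);
\draw (3,-2.1) -- (3,-1.9);
\draw (6,-2.1) -- (6,-1.9);
\node[below] at (1.5,-2) {$K\cap P$};
\node[below] at (4.5,-2) {$\Omega$};
\node[below] at (7.5,-2) {$K\cap Q$};
\end{tikzpicture}
\caption{The one-gap space $X_1$ over the base $K$ (drawn as a segment). The fiber is the point $0$ over $P$, the point $1$ over $Q$, and the disc $|w|\le R$ (drawn as a vertical segment) over the gap $\Omega$. The section $w=0$ exists over $K\setminus Q$ and the section $w=1$ over $K\setminus P$; both exist over $\Omega$ (dashed).}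
\label{fig:gap}
\end{figure}

The \emph{one-gap algebra} $B$ is the algebra of functions on $X_1$ generated by
\begin{itemize}
\item[(G0)] $r_0(z)$, with $r_0$ rational and without poles in $K$;
\item[(G1)] $w\,r(z)$, with $r$ rational and without poles in $K\setminus P$, understood as $0$ for $z\in P$;
\item[(G2)] $(1-w)\,s(z)$, with $s$ rational and without poles in $K\setminus Q$, understood as $0$ for $z\in Q$.
\end{itemize}
These functions are continuous. The function $wr$ is $0$ on the open set where $z\in P$, and it is given by the continuous formula $w\,r(z)$ on the open set where $z$ is not a pole of $r$. The two sets cover $X_1$ because the poles of $r$ in $K$ lie in $P$, and the definitions agree on the overlap because $w=0$ over $P$. The argument for $(1-w)s$ is the same with $Q$ in place of $P$.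

The splitting $1=(1-w)+w$ will decompose multiplication by $z$ for the covers with $K\setminus V\subset P$ and $K\setminus U\subset Q$ (Lemma~\ref{lem:lower}), while $w$ itself is nonconstant along the discs over $\Omega$ and so is not decomposable when $\Omega\ne\emptyset$. The delicate point is whether the closure of $B$ contains new functions of $z$. Two facts govern this.

\begin{lemma}\label{lem:sections}
Let $g\in B$. For each $z\in\Omega$ the function $w\mapsto g(z,w)$ is a polynomial. There are rational functions $g_0$ without poles in $K\setminus Q$ and $g_1$ without poles in $K\setminus P$ such that $g(z,0)=g_0(z)$ for $z\in K\setminus Q$ and $g(z,1)=g_1(z)$ for $z\in K\setminus P$.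
\end{lemma}

\begin{proof}
Both properties pass to sums, scalar multiples and products, so it suffices to check generators. For $z\in\Omega$ the numbers $r_0(z),r(z),s(z)$ are finite, and the generators are polynomials in $w$ of degree at most one. The pair $(g_0,g_1)$ is $(r_0,r_0)$ for (G0), $(0,r)$ for (G1) and $(s,0)$ for (G2).
\end{proof}

For a bounded Borel function $u$ on the circle $|w|=R$ let $\langle u\rangle=\frac1{2\pi}\int_0^{2\pi}u(Re^{i\theta})\,d\theta$.

\begin{lemma}\label{lem:means}
If $u$ is a polynomial, then
\[
\langle u\rangle=u(0),\qquad \Big\langle\frac{u(w)}{w-1}\Big\rangle=u(1)-u(0),\qquad |u(1)-u(0)|\le\frac{1}{R-1}\max_{|w|=R}|u(w)|.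
\]
\end{lemma}

\begin{proof}
We have $\langle w^k\rangle=0$ for integers $k\ne0$ and $\langle1\rangle=1$, which gives the first formula. Since $R>1$, the series $\frac1{w-1}=\sum_{i\ge1}w^{-i}$ converges uniformly on $|w|=R$. So $\langle\frac{w^k}{w-1}\rangle=\sum_{i\ge1}\langle w^{k-i}\rangle$ is $0$ for $k=0$ and $1$ for $k\ge1$, which is the second formula for $u=w^k$. The estimate follows from $|w-1|\ge R-1$.
\end{proof}

\begin{example}\label{ex:onegap}
Let $K=\overline{\mathbb D}$, and let $f\in C(\overline{\mathbb D})$ be regarded as a function on $X_1$. If $f$ is a uniform limit of elements $g\in B$, then $f\in A(\overline{\mathbb D})$. Indeed, the corresponding $g_0$ converge to $f$ uniformly on $K\setminus Q$, so $f$ is holomorphic on $\mathbb D\setminus\overline Q$; the $g_1$ show that $f$ is holomorphic on $\mathbb D\setminus\overline P$; and these two open sets cover $\mathbb D$.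

This argument does not use $R$, and it will not survive the passage to infinitely many gaps. Here is a quantitative form that will. Suppose that $|f-g|\le\varepsilon$ on $X_1$ with $g\in B$. Let $\chi\in C^\infty(\mathbb C)$, $0\le\chi\le1$, be $0$ near $\overline P$ and $1$ near $\overline Q$, and patch the two sections:
\[
G=(1-\chi)g_0+\chi g_1 .
\]
The poles of $g_0$ in $K$ lie in $Q$, where $1-\chi=0$, and those of $g_1$ lie in $P$, where $\chi=0$. So $G$ is smooth near $K$, and $\bar\partial G=(g_1-g_0)\bar\partial\chi$, which vanishes on $P\cup Q$. We have $|f-G|\le\varepsilon$ on $K$, because $G=g_0$ on $K\cap P$, $G=g_1$ on $K\cap Q$, and $G$ is a convex combination of $g_0$ and $g_1$ on $\Omega$. For $z\in\Omega$ the polynomial $u(w)=g(z,w)-f(z)$ is bounded by $\varepsilon$ on the whole disc $|w|\le R$, so Lemma~\ref{lem:means} gives $|g_1(z)-g_0(z)|\le\varepsilon/(R-1)$. Green's formula $\frac1{2\pi i}\oint_{|\zeta|=1}G\,d\zeta=\frac1\pi\int_{\mathbb D}\bar\partial G\,dA$ now yields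
\begin{equation}\label{eq:model}
\Big|\frac1{2\pi i}\oint_{|\zeta|=1}f\,d\zeta\Big|\le\varepsilon\Big(1+\frac{1}{\pi(R-1)}\int_{\mathbb D}|\bar\partial\chi|\,dA\Big).
\end{equation}
\end{example}

The measure $d\zeta/2\pi i$ on the unit circle has norm $1$ and annihilates $A(\overline{\mathbb D})$. Had $g$ been in $A(\overline{\mathbb D})$, the right side of \eqref{eq:model} would be $\varepsilon$. So adjoining $w$ costs an extra constant, and the constant can be made as small as we please by taking $R$ large \emph{after} $\chi$ is fixed. With countably many gaps we choose the radii one after another so that the costs have a finite sum.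

\section{The algebra with countably many gaps}\label{sec:construction}

Fix a nonempty compact set $K\subset\mathbb C$. We need enough gaps to handle every open cover, and only countably many, so that the space is metrizable and the radii can be chosen recursively.

Call a disc \emph{rational} if its radius and the real and imaginary parts of its center are rational. Let $(P_j,Q_j)_{j\ge1}$ enumerate all pairs of finite, possibly empty, unions of rational open discs such that $\overline{P_j}\cap\overline{Q_j}=\emptyset$. This family has the following separation property.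
\begin{itemize}
\item[(S)] If $K_0,K_1\subset\mathbb C$ are disjoint compact sets, there is $j$ with $K_0\subset P_j$ and $K_1\subset Q_j$.
\end{itemize}
To see this, let $\delta=\operatorname{dist}(K_0,K_1)>0$, or $\delta=1$ if one of the sets is empty. Cover each $K_i$ by finitely many rational open discs of radius less than $\delta/5$ that meet $K_i$. The closure of the union lies within distance $2\delta/5$ of $K_i$, so the two closures are disjoint.

Let radii $R_j\ge2$ be given. For each $j$ the data $(P_j,Q_j,R_j)$ define, as in Section~\ref{sec:onegap}, a gap $\Omega_j$, fibers $W_j(z)$, a one-gap space and a one-gap algebra. Put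
\[
X=\{(z,w_1,w_2,\dots):z\in K,\ w_j\in W_j(z)\text{ for all }j\},\qquad p(z,w_1,w_2,\dots)=z .
\]
Then $X$ is a closed subset of $K\times\prod_j\overline D(0,R_j)$, hence compact and metrizable. The fiber of $p$ over $z$ is $\prod_jW_j(z)\neq\emptyset$, so $p$ is onto. For $n\ge0$ let
\[
X_n=\{(z,w_1,\dots,w_n):z\in K,\ w_j\in W_j(z)\text{ for }j\le n\},
\]
with projection $p_n\colon X_n\to K$; thus $X_0=K$. The coordinate projections $X\to X_n$ and $X_{n+1}\to X_n$ are onto, and we use them to regard functions on $X_n$ as functions on $X_{n+1}$ and on $X$, with the same supremum norm.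

Let $B_j$ be the one-gap algebra for $(P_j,Q_j,R_j)$, regarded as an algebra of continuous functions of $(z,w_j)$. Let $A_0$ be the algebra of rational functions of $z$ with poles off $K$, and let $A_n\subset C(X_n)$ be the algebra generated by $A_0,B_1,\dots,B_n$. Then $A_{n+1}$ is the linear span of the products $gb$ with $g\in A_n$ and $b\in B_{n+1}$. The space $X_n$ and the algebra $A_n$ depend only on $R_1,\dots,R_n$. Finally let
\[
\mathcal A=\overline{\textstyle\bigcup_nA_n}\subset C(X).
\]
This is a unital uniform algebra on $X$; it separates points, since it contains $p$ and all $w_j$. If $\lambda\notin K$, then $(p-\lambda)^{-1}\in A_0$, so $\sigma(p)=p(X)=K$.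

\begin{lemma}\label{lem:lower}
For every $f\in R(K)$, $f\circ p\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:RK}(b) and Proposition~\ref{prop:calculus} it suffices to show that $L_p$ is decomposable. Let $\{U,V\}$ be an open cover of $\mathbb C$. By (S) there is $j$ with $K\setminus V\subset P_j$ and $K\setminus U\subset Q_j$. Let $I$ be the ideal of $\mathcal A$ generated by the functions $w_jr$ of type (G1), and $J$ the ideal generated by the functions $(1-w_j)s$ of type (G2), for this $j$. Then $\overline J+\overline I=\mathcal A$, because $g=(1-w_j)g+w_jg$.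

We apply Lemma~\ref{lem:division} to $I$ and the closed set $E=K\setminus P_j$. Let $\lambda\notin E$. If $\lambda\notin K$, then $h=(p-\lambda)\cdot(p-\lambda)^{-1}h$ shows $I\subset(p-\lambda)I$. If $\lambda\in P_j$, then with $r$ also $r/(z-\lambda)$ has no pole in $K\setminus P_j$, and
\[
w_jr=(p-\lambda)\cdot w_j\frac{r}{z-\lambda}\quad\text{on }X,
\]
since both sides vanish over $P_j$ and $z\ne\lambda$ elsewhere. So every generator of $I$, and hence every element, lies in $(p-\lambda)I$. Thus $\sigma(L_p|_{\overline I})\subset K\setminus P_j\subset V$. Exchanging $w_j,P_j$ with $1-w_j,Q_j$ gives $\sigma(L_p|_{\overline J})\subset K\setminus Q_j\subset U$.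
\end{proof}

A \emph{coordinate disc} is a map $d\colon D(0,R_j)\to X$ obtained by fixing $j$, a point $z_0\in\Omega_j$ and values $w_i\in W_i(z_0)$ for $i\ne j$, and letting $d(\zeta)$ be the point over $z_0$ with these coordinates and $w_j=\zeta$. Elements of $A_0$ and of $B_i$, $i\ne j$, are constant along $d$, and elements of $B_j$ are polynomials in $\zeta$ by Lemma~\ref{lem:sections}. Passing to sums, products and uniform limits, we see that every coordinate disc is an analytic disc for $\mathcal A$.

\begin{lemma}\label{lem:fibers}
If $c\in C(X)$ is constant along every coordinate disc, then $c=f\circ p$ with $f\in C(K)$.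
\end{lemma}

\begin{proof}
By continuity $c$ is constant along the closed coordinate discs. So $c$ does not change when one coordinate $w_j$ is changed within a fiber: either $W_j(z)$ is a point, or the change takes place in a closed coordinate disc. Let $x,y$ lie in the same fiber, and let $x^{(n)}$ be $x$ with $w_1,\dots,w_n$ replaced by the corresponding coordinates of $y$. Since the fiber is a product, $x^{(n)}$ lies in it and is reached from $x$ by $n$ single changes, so $c(x^{(n)})=c(x)$. As $x^{(n)}\to y$, we get $c(x)=c(y)$. Hence $c=f\circ p$ for a function $f$ on $K$. A continuous surjection of compact Hausdorff spaces is a quotient map, so $f$ is continuous.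
\end{proof}

Lemmas~\ref{lem:lower}, \ref{lem:discs}(a) and \ref{lem:fibers} give, for every choice of radii $R_j\ge2$,
\begin{equation}\label{eq:sandwich}
\{f\circ p:f\in R(K)\}\subset\mathrm{Dec}_{\mathcal A}(\mathcal A)\subset\{f\circ p\in\mathcal A:f\in C(K)\}.
\end{equation}
It remains to make the outer sets equal. For $K=\overline{\mathbb D}$ and finitely many gaps the first argument of Example~\ref{ex:onegap} would do this: given $z_0\in\mathbb D$, put $\epsilon_j=0$ if $z_0\notin\overline{Q_j}$ and $\epsilon_j=1$ otherwise; then $z\mapsto(z,\epsilon_1,\dots,\epsilon_n)$ is an analytic disc for $\overline{A_n}$ near $z_0$. With all gaps present there is no such section, since by (S) any two points of $K$ are forced to have different coordinates $w_j$ for some $j$. And the conclusion itself can fail.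

\begin{remark}\label{rem:bounded}
Suppose that $R_j\le R$ for all $j$. Then $f\circ p\in\mathcal A$ for every $f\in C(K)$. It suffices to treat $f\colon K\to[0,1]$. Fix $n$. For $k=1,\dots,n$ choose $j_k$ by (S) with $\{f\le\frac{k-1}n\}\subset P_{j_k}$ and $\{f\ge\frac kn\}\subset Q_{j_k}$. At a point of $X$ with $\frac{m-1}n\le f(z)\le\frac mn$ we have $w_{j_k}=1$ for $k<m$ and $w_{j_k}=0$ for $k>m$, so $\sum_kw_{j_k}=m-1+w_{j_m}$. Therefore $\|f\circ p-\frac1n\sum_kw_{j_k}\|\le(1+R)/n$. In this case Example~\ref{ex:extremes} and \eqref{eq:sandwich} give $\mathrm{Dec}_{\mathcal A}(\mathcal A)\cong C(K)$, which is regular.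
\end{remark}

\section{Lifting annihilating measures}\label{sec:measures}

For a compact metrizable space $T$ let $M(T)$ be the space of complex Borel measures on $T$ with the total variation norm; it is the dual of $C(T)$ by the Riesz representation theorem. A measure $\nu$ is \emph{carried} by a Borel set $S$ if $|\nu|(T\setminus S)=0$. Let $R(K)^\perp$ be the set of $\mu\in M(K)$ with $\int f\,d\mu=0$ for all $f\in R(K)$. By the Hahn--Banach theorem, $f\in C(K)$ lies in $R(K)$ if and only if $\int f\,d\mu=0$ for all $\mu\in R(K)^\perp$.

The plan is to lift each $\mu\in R(K)^\perp$ to measures on $X_n$ that project to $\mu$, annihilate $A_n$, and have norms bounded independently of $n$. Example~\ref{ex:onegap} shows how. For $\mu=d\zeta/2\pi i$ on the unit circle put $N(\varphi)=\varphi\mu-\frac1\pi\mathbf 1_{\mathbb D}\,\bar\partial\varphi\,dA$. Then Green's formula for $G=(1-\chi)g_0+\chi g_1$ reads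
\[
\int g_0\,dN(1-\chi)+\int g_1\,dN(\chi)=0 .
\]
So $\mu=N(1)$ is cut into the piece $N(1-\chi)$, which lives on $K\setminus Q$ and can be placed on the section $w=0$, and the piece $N(\chi)$, which lives on $K\setminus P$ and can be placed on the section $w=1$. At the next gap these pieces must be cut again. We therefore carry along the whole family of localized measures, indexed by smooth functions $\varphi$.

For $\varphi\in C^\infty(\mathbb C)$ let $H(\varphi)$ be the set of bounded Borel functions on $K$ that agree on $K\cap\operatorname{supp}\varphi$ with a function holomorphic on an open neighborhood of $K\cap\operatorname{supp}\varphi$.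

\begin{definition}\label{def:admissible}
An \emph{admissible family at level $n$} is a linear map $\nu\colon C^\infty(\mathbb C)\to M(X_n)$ such that, for all $\varphi\in C^\infty(\mathbb C)$,
\begin{itemize}
\item[(L)] $\nu(\varphi)$ is carried by $p_n^{-1}(\operatorname{supp}\varphi)$;
\item[(H)] $\int(h\circ p_n)\,g\,d\nu(\varphi)=0$ for all $h\in H(\varphi)$ and $g\in A_n$.
\end{itemize}
\end{definition}

Taking $\varphi=1$ and $h=1$ in (H), we see that $\nu(1)$ annihilates $A_n$. The factor $h$ is there for the induction: it absorbs the rational functions with poles in $P_j$ or $Q_j$.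

\subsection*{Level zero: the Cauchy transform}
For general $\mu$ the function $\mathbf 1_{\mathbb D}$ above is replaced by the Cauchy transform
\[
\hat\mu(z)=\int\frac{d\mu(\zeta)}{\zeta-z},
\]
which for $\mu=d\zeta/2\pi i$ equals $\mathbf 1_{\mathbb D}$ off the unit circle by Cauchy's formula. If $S\supset K$ is a bounded Borel set of diameter $\delta$ and $\zeta\in K$, then $\int_S|\zeta-z|^{-1}dA(z)\le\int_{|z|\le\delta}|z|^{-1}dA=2\pi\delta$. By Tonelli's theorem, $\hat\mu$ is defined almost everywhere, it is locally integrable, and
\begin{equation}\label{eq:L1}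
\int_K|\hat\mu|\,dA\le2\pi\operatorname{diam}(K)\,\|\mu\|.
\end{equation}
The Cauchy--Pompeiu formula states that $u(\zeta)=\frac1\pi\int\frac{\bar\partial u(z)}{\zeta-z}\,dA(z)$ for $u\in C_c^\infty(\mathbb C)$. Integrating it against $\mu$ and using Fubini's theorem, we get
\begin{equation}\label{eq:pompeiu}
\int u\,d\mu=\frac1\pi\int\hat\mu\,\bar\partial u\,dA\qquad(u\in C_c^\infty(\mathbb C)).
\end{equation}

\begin{lemma}\label{lem:level0}
Let $\mu\in R(K)^\perp$. Then $N_\mu(\varphi)=\varphi\mu-\frac1\pi\hat\mu\,\bar\partial\varphi\,dA$ defines an admissible family at level $0$ with $N_\mu(1)=\mu$ and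
\[
\|N_\mu(\varphi)\|\le C_0(\varphi)\|\mu\|,\qquad C_0(\varphi)=\sup_K|\varphi|+2\operatorname{diam}(K)\sup_K|\bar\partial\varphi|.
\]
\end{lemma}

\begin{proof}
For $z\notin K$ the function $\zeta\mapsto(\zeta-z)^{-1}$ lies in $R(K)$, so $\hat\mu=0$ off $K$; this is the only use of $\mu\in R(K)^\perp$. Hence $N_\mu(\varphi)$ is a measure on $K$, the norm bound follows from \eqref{eq:L1}, and (L), linearity and $N_\mu(1)=\mu$ are read off from the formula. For $u\in C_c^\infty(\mathbb C)$, \eqref{eq:pompeiu} applied to $u\varphi$ gives
\[
\int u\,dN_\mu(\varphi)=\frac1\pi\int\hat\mu\,\big(\bar\partial(u\varphi)-u\,\bar\partial\varphi\big)\,dA=\frac1\pi\int\varphi\,\hat\mu\,\bar\partial u\,dA .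
\]
Let $h\in H(\varphi)$ and $g\in A_0$, and put $S=K\cap\operatorname{supp}\varphi$. On $S$ the product $hg$ agrees with a function $\tilde h$ holomorphic on an open set $O\supset S$. Choose $\eta\in C_c^\infty(O)$ equal to $1$ near $S$, and let $u=\eta\tilde h$. Since $N_\mu(\varphi)$ is carried by $S$, we have $\int hg\,dN_\mu(\varphi)=\int u\,dN_\mu(\varphi)=\frac1\pi\int\varphi\hat\mu\,\bar\partial u\,dA$. This is $0$, because $\varphi\hat\mu=0$ off $S$ and $\bar\partial u=\bar\partial\tilde h=0$ near $S$.
\end{proof}

\subsection*{Crossing one gap}
For each $j$ fix $\chi_j\in C^\infty(\mathbb C)$ with $\chi_j=0$ on a neighborhood of $\overline{P_j}$ and $\chi_j=1$ on a neighborhood of $\overline{Q_j}$; this is where $\overline{P_j}\cap\overline{Q_j}=\emptyset$ is needed. Let $\nu$ be admissible at level $n$. Write $P,Q,\Omega,R,\chi,w$ for the objects with index $n+1$, write points of $X_{n+1}$ as $(x,w)$ with $x\in X_n$, and let $X_n^P,X_n^Q,X_n^\Omega$ be the preimages of $P,Q,\Omega$ under $p_n$. These three Borel sets partition $X_n$.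

The obvious lift places $\nu((1-\chi)\varphi)$ on the section $w=0$ and $\nu(\chi\varphi)$ on the section $w=1$. Its norm is $\|\nu((1-\chi)\varphi)\|+\|\nu(\chi\varphi)\|$, which we cannot control. Over $\Omega$, however, the obvious lift integrates $g(x,0)$ against $\nu(\varphi)$ and $g(x,1)-g(x,0)$ against $\nu(\chi\varphi)$. On polynomials these two functionals are represented, by Lemma~\ref{lem:means}, by measures on the circle $|w|=R$ of norm $1$ and at most $1/(R-1)$. We use these representations instead. For bounded Borel $g$ on $X_{n+1}$ define
\begin{equation}\label{eq:lift}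
\begin{aligned}
\int g\,d\nu'(\varphi)={}&\int_{X_n^P}g(x,0)\,d\nu(\varphi)+\int_{X_n^Q}g(x,1)\,d\nu(\varphi)\\
&+\int_{X_n^\Omega}\langle g(x,w)\rangle\,d\nu(\varphi)+\int_{X_n^\Omega}\Big\langle\frac{g(x,w)}{w-1}\Big\rangle\,d\nu(\chi\varphi),
\end{aligned}
\end{equation}
where $\langle\cdot\rangle$ is the mean in $w$ over $|w|=R$ and the integrations are in $x$. Each term integrates $g$ against the push-forward of a finite measure under a continuous map into $X_{n+1}$: the maps are $x\mapsto(x,0)$ on $X_n^P$, $x\mapsto(x,1)$ on $X_n^Q$, and $(x,\theta)\mapsto(x,Re^{i\theta})$ on $X_n^\Omega\times[0,2\pi]$. So $\nu'(\varphi)\in M(X_{n+1})$, and it is linear in $\varphi$.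

\begin{lemma}\label{lem:lift}
Let $\nu$ be an admissible family at level $n$. Then $\nu'$ is an admissible family at level $n+1$, and for all $\varphi\in C^\infty(\mathbb C)$:
\begin{itemize}
\item[(a)] $\int g\,d\nu'(\varphi)=\int g\,d\nu(\varphi)$ for every bounded Borel function $g$ on $X_n$;
\item[(b)] $\|\nu'(\varphi)\|\le\|\nu(\varphi)\|+\dfrac{\|\nu(\chi_{n+1}\varphi)\|}{R_{n+1}-1}$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) If $g$ does not depend on $w$, the last term of \eqref{eq:lift} vanishes since $\langle\frac1{w-1}\rangle=0$, and the first three add up to $\int g\,d\nu(\varphi)$.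

(b) Let $|g|\le1$. The first three terms together are bounded by $|\nu(\varphi)|(X_n^P)+|\nu(\varphi)|(X_n^Q)+|\nu(\varphi)|(X_n^\Omega)=\|\nu(\varphi)\|$, and the last by $\|\nu(\chi\varphi)\|/(R-1)$ since $|w-1|\ge R-1$.

(L) Let $g$ vanish on $p_{n+1}^{-1}(\operatorname{supp}\varphi)$. Then all four integrands in \eqref{eq:lift} vanish for $x\in p_n^{-1}(\operatorname{supp}\varphi)$. This set carries $\nu(\varphi)$, and it carries $\nu(\chi\varphi)$ because $\operatorname{supp}(\chi\varphi)\subset\operatorname{supp}\varphi$. So $\int g\,d\nu'(\varphi)=0$ for all such $g$.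

(H) We first show that $\nu'$ acts like the obvious lift on functions that are polynomial in the fibers. Let $G$ be bounded and Borel on $X_{n+1}$, and let $G(x,\cdot)$ be a polynomial for each $x\in X_n^\Omega$. We claim that
\begin{equation}\label{eq:twosections}
\int G\,d\nu'(\varphi)=\int_{X_n^P\cup X_n^\Omega}G(x,0)\,d\nu((1-\chi)\varphi)+\int_{X_n^Q\cup X_n^\Omega}G(x,1)\,d\nu(\chi\varphi).
\end{equation}
By Lemma~\ref{lem:means} and the linearity of $\nu$, the last two terms of \eqref{eq:lift} equal
\[
\int_{X_n^\Omega}G(x,0)\,d\nu(\varphi)+\int_{X_n^\Omega}\big(G(x,1)-G(x,0)\big)\,d\nu(\chi\varphi),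
\]
which is the part of \eqref{eq:twosections} over $\Omega$. Since $\operatorname{supp}(\chi\varphi)\cap P=\emptyset$, (L) shows that $\nu(\chi\varphi)$ vanishes on the Borel subsets of $X_n^P$, so $\nu(\varphi)=\nu((1-\chi)\varphi)$ there. Since $\operatorname{supp}((1-\chi)\varphi)\cap Q=\emptyset$, we have $\nu(\varphi)=\nu(\chi\varphi)$ on the Borel subsets of $X_n^Q$. This accounts for the first two terms of \eqref{eq:lift} and proves \eqref{eq:twosections}.

Let $h\in H(\varphi)$. By linearity it suffices to prove (H) for products $gb$ with $g\in A_n$ and $b\in B_{n+1}$. Put $G(x,w)=h(z)\,g(x)\,b(z,w)$ with $z=p_n(x)$. By Lemma~\ref{lem:sections}, \eqref{eq:twosections} applies to $G$, and there are rational $b_0$ without poles in $K\setminus Q$ and $b_1$ without poles in $K\setminus P$ with $b(z,0)=b_0(z)$ on $K\setminus Q$ and $b(z,1)=b_1(z)$ on $K\setminus P$. Let $h_0$ be $hb_0$ on $K\setminus Q$ and $0$ on $K\cap Q$, and let $h_1$ be $hb_1$ on $K\setminus P$ and $0$ on $K\cap P$. They are bounded and Borel, since $b_0$ and $b_1$ are continuous on the compact sets $K\setminus Q$ and $K\setminus P$. As $X_n^P\cup X_n^\Omega=p_n^{-1}(K\setminus Q)$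 and $X_n^Q\cup X_n^\Omega=p_n^{-1}(K\setminus P)$, formula \eqref{eq:twosections} becomes
\[
\int G\,d\nu'(\varphi)=\int(h_0\circ p_n)\,g\,d\nu((1-\chi)\varphi)+\int(h_1\circ p_n)\,g\,d\nu(\chi\varphi).
\]
The set $K\cap\operatorname{supp}((1-\chi)\varphi)$ is contained both in $K\cap\operatorname{supp}\varphi$ and in $K\setminus Q$, where $b_0$ has no pole; so $h_0\in H((1-\chi)\varphi)$. The set $K\cap\operatorname{supp}(\chi\varphi)$ is contained in $K\cap\operatorname{supp}\varphi$ and in $K\setminus P$; so $h_1\in H(\chi\varphi)$. Both integrals vanish by (H) for $\nu$.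
\end{proof}

\subsection*{Choice of the radii}

\begin{proposition}\label{prop:radii}
The radii $R_j\ge2$ can be chosen so that for $f\in C(K)$ we have $f\circ p\in\mathcal A$ if and only if $f\in R(K)$.
\end{proposition}

\begin{proof}
Define numbers $C_n(\varphi)<\infty$ for $\varphi\in C^\infty(\mathbb C)$ and radii $R_n$ recursively. Start from $C_0$ in Lemma~\ref{lem:level0}, and note that $C_0(1)=1$. Given $C_n$, put
\[
R_{n+1}=2+2^{n+1}C_n(\chi_{n+1}),\qquad C_{n+1}(\varphi)=C_n(\varphi)+\frac{C_n(\chi_{n+1}\varphi)}{R_{n+1}-1}.
\]
Then $C_{n+1}(1)\le C_n(1)+2^{-n-1}$, so $C_n(1)\le2$ for all $n$.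

Let $\mu\in R(K)^\perp$. Put $\nu_0=N_\mu$ and $\nu_{n+1}=\nu_n'$. By Lemmas~\ref{lem:level0} and \ref{lem:lift} and induction on $n$, the family $\nu_n$ is admissible at level $n$, $\|\nu_n(\varphi)\|\le C_n(\varphi)\|\mu\|$ for all $\varphi$, and $\int f\circ p_n\,d\nu_n(1)=\int f\,d\mu$ for $f\in C(K)$.

Suppose that $f\in C(K)$ and $f\circ p\in\mathcal A$. Given $\varepsilon>0$, choose $n$ and $g\in A_n$ with $|f\circ p-g|\le\varepsilon$ on $X$, hence $|f\circ p_n-g|\le\varepsilon$ on $X_n$. Since $\nu_n(1)$ annihilates $A_n$,
\[
\Big|\int f\,d\mu\Big|=\Big|\int(f\circ p_n-g)\,d\nu_n(1)\Big|\le2\varepsilon\|\mu\|.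
\]
So $\int f\,d\mu=0$ for every $\mu\in R(K)^\perp$, and $f\in R(K)$. The converse holds because $A_0\subset\mathcal A$ and $\mathcal A$ is closed.
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

Let $\mathcal A_K$ be the algebra $\mathcal A$ of Section~\ref{sec:construction} for the radii of Proposition~\ref{prop:radii}.

\begin{proof}[Proof of Theorem~\ref{thm:general}]
(a) The properties of $X$, $p$ and $\mathcal A_K$ were established in Section~\ref{sec:construction}. By Proposition~\ref{prop:radii} the outer sets in \eqref{eq:sandwich} coincide, so $\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)=\{f\circ p:f\in R(K)\}$. The map $f\mapsto f\circ p$ is an algebra isomorphism of $R(K)$ onto this set, isometric because $p$ is onto. Regularity is preserved by algebra isomorphisms.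

(b) Let $\mathcal C\subset\mathcal A_K$ be a regular subalgebra and $c\in\mathcal C$. Every coordinate disc is an analytic disc for $\mathcal C$, so $c$ is constant along it by Lemma~\ref{lem:discs}(b). By Lemma~\ref{lem:fibers}, $c=f\circ p$ with $f\in C(K)$, and $f\in R(K)$ by Proposition~\ref{prop:radii}. By (a), $c\in\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)$. If $K=\overline{\mathbb D}$, the isomorphism in (a) carries $\mathcal C$ to a regular subalgebra of $A(\overline{\mathbb D})$, and Corollary~\ref{cor:disc} gives $\mathcal C\subset\mathbb C1$.

(c) This is Proposition~\ref{prop:calculus} with Lemma~\ref{lem:RK}(b).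

(d) Assume (i), and let $a$ be as in (ii). By Lemma~\ref{lem:RK}(b), $\{f(a):f\in R(K)\}$ is a subalgebra of $\mathcal A$ that contains $1$ and $a$ and is isometrically isomorphic to $R(K)$. So it is closed and regular.

Assume (ii). By (a), $p\in\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)$ and $\sigma(p)=K$, so there is a regular subalgebra $\mathcal C$ of $\mathcal A_K$ with $1,p\in\mathcal C$. By (b) and (a), $\mathcal C\subset\{f\circ p:f\in R(K)\}$. For $\lambda\in K$ define $\epsilon_\lambda(f\circ p)=f(\lambda)$ on $\mathcal C$. This is a character because $1\in\mathcal C$, and $\lambda\mapsto\epsilon_\lambda$ is continuous, and injective because $p\in\mathcal C$. Let $F\subset K$ be closed and $z_0\in K\setminus F$. Then $\{\epsilon_\lambda:\lambda\in F\}$ is compact, hence closed in $\Delta(\mathcal C)$, and it does not contain $\epsilon_{z_0}$. Regularity of $\mathcal C$ gives $f\in R(K)$ with $f=0$ on $F$ and $f(z_0)\ne0$. By Lemma~\ref{lem:RK}(a), this says that $R(K)$ is regular.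
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:disc}]
Take $K=\overline{\mathbb D}$ and $\mathcal A=\mathcal A_K$ in Theorem~\ref{thm:general}(a). Since $R(\overline{\mathbb D})=A(\overline{\mathbb D})$, we get $\mathrm{Dec}_{\mathcal A}(\mathcal A)=\{f\circ p:f\in A(\overline{\mathbb D})\}\cong A(\overline{\mathbb D})$, which is not regular by Corollary~\ref{cor:disc}.
\end{proof}

\begin{thebibliography}{1}

\bibitem{source}
\emph{Multiplication operators on Banach modules over spectrally separable algebras},
\texttt{https://virascience.com/\allowbreak paper/\allowbreak multiplication-operators-on-\allowbreak banach-modules-over-\allowbreak spectrally-separable-algebras}.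

\end{thebibliography}
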